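
\newtheorem{theorem}{Theorem}[section]
\newtheorem{lemma}[theorem]{Lemma}
\newtheorem{proposition}[theorem]{Proposition}
\theoremstyle{definition}
\newtheorem{example}[theorem]{Example}
\newtheorem{remark}[theorem]{Remark}

\title{Uniformly Lipschitzian maps without fixed points\\ on bounded hyperconvex spaces}


\begin{abstract}
It has been conjectured that a $k$-uniformly Lipschitzian self-map of a nonempty bounded hyperconvex metric space has a fixed point whenever $k<\sqrt2$. We show that this fails for every $k>1$: the closed unit ball of $\ell_\infty$ carries a $k$-uniformly Lipschitzian self-map $T$ without fixed points, and even with $\liminf_n d(x,T^nx)$ bounded away from $0$ uniformly in $x$. Hence the sharp threshold is $k=1$. The construction turns any fixed-point-free $k$-Lipschitz self-map of a bounded hyperconvex space, however wild its iterates, into a fixed-point-free $k$-uniformly Lipschitzian self-map of a larger bounded hyperconvex space. We also show that $k<\sqrt2$ does suffice for group actions.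
\end{abstract}

\section{The question and the answer}

A nonempty metric space $(M,d)$ is \emph{hyperconvex} if every family of closed balls $B(x_i,r_i)$, $i\in I$, with
\[
d(x_i,x_j)\le r_i+r_j\qquad\text{for all } i,j\in I
\]
has a common point. Here $B(x,r)=\{y\in M: d(x,y)\le r\}$ and $r\ge 0$. By the triangle inequality, two of the balls can meet only if their centers and radii satisfy the displayed condition. Hyperconvexity says that the condition is also sufficient, and for all balls at once. The real line is hyperconvex, since $\sup_i(x_i-r_i)\le\inf_i(x_i+r_i)$ and any number in between is a common point; the interval $[0,1]$ and cubes with the sup metric are treated in Section~\ref{sec:prelim}.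

One consequence explains most of what follows. If $S\subset M$ is nonempty and has diameter $\delta<\infty$, then the balls $B(x,\delta/2)$, $x\in S$, have a common point, so $S$ lies in a ball of radius $\delta/2$. No smaller radius can work, since a set contained in a ball of radius $r$ has diameter at most $2r$. In a hyperconvex space, passing from a set to a center of it gains a full factor of $2$.

For $k\ge1$, a map $T:M\to M$ is \emph{$k$-uniformly Lipschitzian} if
\[
d(T^nx,T^ny)\le k\,d(x,y)\qquad\text{for all }x,y\in M,\ n\in\mathbb N=\{1,2,\dots\}.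
\]
We say that $M$ has the \emph{fixed point property} for such maps if every $k$-uniformly Lipschitzian map $T:M\to M$ has a fixed point. For $k=1$ these are the nonexpansive maps. For general $k$ they are the maps that are nonexpansive for some metric $d'$ with $d\le d'\le k\,d$: given $T$, put $d'(x,y)=\sup_{n\ge0}d(T^nx,T^ny)$; conversely, $d(T^nx,T^ny)\le d'(T^nx,T^ny)\le d'(x,y)\le k\,d(x,y)$. So the class measures how robust a fixed point theorem for nonexpansive maps is when the metric is perturbed by a factor $k$ and $d'$ is no longer required to have good geometry.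

By a classical theorem of Sine, Soardi and Baillon, a nonexpansive self-map of a nonempty bounded hyperconvex space has a fixed point. Boundedness cannot be dropped, as $x\mapsto x+1$ on $\mathbb R$ shows, and neither can hyperconvexity, as a nontrivial rotation of a circle shows. How large may $k$ be? The following heuristic suggests $\sqrt2$. Replace a point $x$ by a center $z$ of its orbit. This gains the factor $2$ above; one expects to lose a factor $k$ when bounding the diameter of the orbit by the displacements $d(x,T^nx)$, and a second factor $k$ when passing from $z$ to its images. The process contracts if $k^2/2<1$. The paper \cite{source} describes the existence problem as open and states the conjecture: \emph{if $M$ is nonempty, bounded and hyperconvex, $1\le k<\sqrt2$, and $T:M\to M$ is $k$-uniformly Lipschitzian, then $T$ has a fixed point.}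

The conjecture is false, and it fails for every $k>1$.

\begin{theorem}\label{thm:A}
Let $k>1$ and $t=\min\{1,(k-1)/3\}>0$. Let $H=[0,1]^{\mathbb N}$ with the sup metric, and let $M$ be the set of all sequences $f=(f_n)_{n\ge1}$ in $H$ with $d(f,g)=\sup_n\|f_n-g_n\|_\infty$; that is, $M=[0,1]^{\mathbb N\times\mathbb N}$ with the sup metric. Then $M$ is a nonempty bounded hyperconvex space, and there is a $k$-uniformly Lipschitzian map $T:M\to M$ with no fixed point. Moreover,
\[
\liminf_{n\to\infty}d(f,T^nf)\ \ge\ \frac t4\qquad\text{for every } f\in M.
\]
\end{theorem}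

Since $\mathbb N\times\mathbb N$ is countable, the map $x\mapsto 2x-1$, which doubles distances, identifies $M$ with the closed unit ball of $\ell_\infty$. So that ball fails the fixed point property for $k$-uniformly Lipschitzian maps for every $k>1$. Together with the case $k=1$, which we prove in Section~\ref{sec:k1}, this determines the threshold.

\begin{theorem}\label{thm:B}
Let $k\ge1$. Every nonempty bounded hyperconvex space has the fixed point property for $k$-uniformly Lipschitzian maps if and only if $k=1$.
\end{theorem}

The mechanism behind Theorem~\ref{thm:A} is general. It starts from a map on whose iterates no assumption is made.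

\begin{theorem}\label{thm:C}
Let $(H,d)$ be a nonempty bounded hyperconvex space, and let $a:H\to H$ be Lipschitz with constant $k\ge1$ and without fixed points. Then the set $\ell_\infty(\mathbb N,H)$ of all $H$-valued sequences, with the sup metric, is bounded and hyperconvex, and it admits a $k$-uniformly Lipschitzian self-map without fixed points.
\end{theorem}

Finally, the heuristic for $\sqrt2$ is correct when the maps can be inverted within the same bound.

\begin{theorem}\label{thm:D}
Let $(M,d)$ be nonempty, bounded and hyperconvex, let $1\le k<\sqrt2$, and let a group $G$ act on $M$ with $d(gx,gy)\le k\,d(x,y)$ for all $g\in G$ and $x,y\in M$. Then $G$ has a common fixed point. In particular, if $T:M\to M$ is bijective and $d(T^nx,T^ny)\le k\,d(x,y)$ for all $x,y\in M$ and $n\in\mathbb Z$, then $T$ has a fixed point.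
\end{theorem}

We do not claim that $\sqrt2$ is optimal in Theorem~\ref{thm:D}.

The central idea is in Section~\ref{sec:transfer}; Section~\ref{sec:cube} supplies the one explicit map needed for Theorem~\ref{thm:A}. Section~\ref{sec:limits} proves Theorem~\ref{thm:C}, and Sections~\ref{sec:k1} and~\ref{sec:groups} contain the two positive results.

\section{Products, hulls and completeness}\label{sec:prelim}

For a metric space $(H,d)$ of finite diameter and a nonempty set $\Gamma$, let $H^\Gamma$ carry the sup metric $d_\infty(f,g)=\sup_{\gamma}d(f(\gamma),g(\gamma))$.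

\begin{lemma}\label{lem:product}
The interval $[0,1]$ is hyperconvex. If $H$ is bounded and hyperconvex, then so is $H^\Gamma$.
\end{lemma}

\begin{proof}
Empty families of balls need no argument. Let $x_i\in[0,1]$ and $r_i\ge0$ satisfy $|x_i-x_j|\le r_i+r_j$ for all $i,j\in I$, where $I\ne\emptyset$. Put $z=\sup_i\max\{0,x_i-r_i\}\in[0,1]$, and fix $j$. Then $z\ge x_j-r_j$. Also $z\le x_j+r_j$, because $x_i-r_i\le x_j+r_j$ for all $i$ and $0\le x_j+r_j$. So $|z-x_j|\le r_j$ for every $j$.

Now let $H$ be bounded and hyperconvex. Then $\operatorname{diam}H^\Gamma\le\operatorname{diam}H<\infty$. If $d_\infty(x_i,x_j)\le r_i+r_j$ for all $i,j$, then for each $\gamma$ the balls $B(x_i(\gamma),r_i)$ in $H$ satisfy the hypothesis of hyperconvexity. Choose $z(\gamma)$ in their intersection. Since the radii do not depend on $\gamma$, we get $d_\infty(z,x_i)\le r_i$ for all $i$.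
\end{proof}

A nonempty bounded space $M$ is itself a closed ball, so for every nonempty $S\subset M$ the \emph{ball hull}
\[
\operatorname{ad}(S)=\text{the intersection of all closed balls containing } S
\]
is defined. A nonempty intersection of closed balls is called \emph{admissible}. If $K$ is admissible, then $\operatorname{ad}(K)=K$, since each of the balls whose intersection is $K$ contains $K$. The next lemma is the gain of the factor $2$ in the form we need: the center can be taken inside the hull.

\begin{lemma}\label{lem:center}
Let $M$ be bounded and hyperconvex, $S\subset M$ nonempty, and $\operatorname{diam}S\le2\rho$. Then $\operatorname{ad}(S)\cap\bigcap_{x\in S}B(x,\rho)\ne\emptyset$.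
\end{lemma}

\begin{proof}
Consider the family of all closed balls containing $S$ together with the balls $B(x,\rho)$, $x\in S$. Two balls $B(y,r)$, $B(y',r')$ containing $S$ share a point, so $d(y,y')\le r+r'$. If $B(y,r)\supset S$ and $x\in S$, then $d(y,x)\le r\le r+\rho$. Finally, $d(x,x')\le2\rho$ for $x,x'\in S$. Hyperconvexity gives a common point.
\end{proof}

\begin{lemma}\label{lem:complete}
A hyperconvex space is complete.
\end{lemma}

\begin{proof}
Let $(x_n)$ be Cauchy and $r_n=\sup_{m\ge n}d(x_m,x_n)$, so $r_n\to0$. For $n\le m$ we have $d(x_n,x_m)\le r_n\le r_n+r_m$. A common point $z$ of the balls $B(x_n,r_n)$ satisfies $d(z,x_n)\le r_n\to0$.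
\end{proof}

\section{Prepending a conserved quantity}\label{sec:transfer}

A Lipschitz map $a$ with constant $k>1$ need not be uniformly Lipschitzian: all we know of $a^n$ is that it has Lipschitz constant $k^n$. The remedy is to pass to a space of sequences and to let $a$ act there on an input that never changes. The idea is visible already over the interval.

\begin{example}\label{ex:toy}
Let $k>1$ and $a(x)=\min\{1,kx\}$ on $[0,1]$. Then $a^n(x)=\min\{1,k^nx\}$, so the best Lipschitz constant of $a^n$ is $k^n$. Now let $M=[0,1]^{\mathbb N}$ and
\[
T(f_1,f_2,f_3,\dots)=\bigl(a(c),f_1,f_2,\dots\bigr),\qquad c=\limsup_{n\to\infty}f_n .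
\]
The sequence $Tf$ has the same upper limit $c$ as $f$. So the next step prepends the same number $a(c)$ again, not $a(a(c))$:
\[
T^2f=(a(c),a(c),f_1,f_2,\dots),\qquad T^3f=(a(c),a(c),a(c),f_1,f_2,\dots),
\]
and so on. For instance, if $0<\varepsilon\le1/k$, then $T^n(\varepsilon,\varepsilon,\dots)=(k\varepsilon,\dots,k\varepsilon,\varepsilon,\varepsilon,\dots)$ stays at distance $k\varepsilon$ from the fixed point $(0,0,\dots)$ for all $n\ge1$; the factor $k$ is paid once.

What are the fixed points of $T$? If $Tf=f$, comparing entries gives $f_1=a(c)$, $f_2=f_1$, $f_3=f_2$, \dots, so $f$ is constant, its value is $c$, and $a(c)=c$. Thus $T$ fixes exactly the constant sequences $0$ and $1$, which correspond to the fixed points of $a$.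
\end{example}

So the passage from $a$ to $T$ tames the iterates and keeps the fixed points. To get a counterexample, we only need a fixed-point-free $a$ with Lipschitz constant close to $1$, and no control of its iterates. On a finite-dimensional cube $[0,1]^m$ every continuous self-map has a fixed point, so we shall take sequences with values in an infinite-dimensional cube.

We now state the construction for sequences in a general $H$, with the upper limit replaced by any map $L$ that has the properties just used. For $h\in H$ let $\bar h=(h,h,h,\dots)$.

\begin{proposition}\label{prop:transfer}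
Let $(H,d)$ be a nonempty bounded metric space and $M=H^{\mathbb N}$ with the sup metric $d_\infty$. Let $L:M\to H$ satisfy
\begin{enumerate}
\item[(L1)] $d(Lf,Lg)\le d_\infty(f,g)$ for all $f,g\in M$;
\item[(L2)] $L\bar h=h$ for all $h\in H$;
\item[(L3)] $L(h,f_1,f_2,\dots)=Lf$ for all $h\in H$, $f\in M$.
\end{enumerate}
Let $a:H\to H$ be Lipschitz with constant $k\ge1$, and put
\[
T(f_1,f_2,f_3,\dots)=\bigl(a(Lf),f_1,f_2,\dots\bigr).
\]
Then $T$ is $k$-uniformly Lipschitzian,
\begin{equation}\label{eq:liminf}
\liminf_{n\to\infty}d_\infty(f,T^nf)\ \ge\ d\bigl(Lf,a(Lf)\bigr)\qquad\text{for every } f\in M,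
\end{equation}
and $Tf=f$ if and only if $f=\bar c$ for a fixed point $c$ of $a$.
\end{proposition}

\begin{proof}
By (L3), $L(Tf)=Lf$. Hence $L(T^nf)=Lf$ for all $n$, and $T^{n+1}f$ arises from $T^nf$ by prepending $a(L(T^nf))=a(Lf)$. By induction,
\begin{equation}\label{eq:iterates}
T^nf=(\underbrace{a(Lf),\dots,a(Lf)}_{n},f_1,f_2,\dots)\qquad(n\ge1).
\end{equation}
Comparing the entries of $T^nf$ and $T^ng$ and using (L1) and $k\ge1$, we obtain
\begin{align}
d_\infty(T^nf,T^ng)&=\max\bigl\{d(a(Lf),a(Lg)),\,d_\infty(f,g)\bigr\}\label{eq:max}\\
&\le\max\bigl\{k\,d(Lf,Lg),\,d_\infty(f,g)\bigr\}\le k\,d_\infty(f,g).\notag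
\end{align}

For \eqref{eq:liminf}, let $b=a(Lf)$. By \eqref{eq:iterates} the $i$-th entry of $T^nf$ is $b$ for all $n\ge i$, so $d_\infty(f,T^nf)\ge\max_{i\le n}d(f_i,b)$. Letting $n\to\infty$ and then using (L1) and (L2),
\[
\liminf_{n\to\infty}d_\infty(f,T^nf)\ \ge\ \sup_id(f_i,b)=d_\infty(f,\bar b)\ \ge\ d(Lf,L\bar b)=d(Lf,b).
\]

If $Tf=f$, then $f_1=a(Lf)$ and $f_{i+1}=f_i$ for all $i$, so $f=\bar c$ with $c=a(L\bar c)=a(c)$ by (L2). Conversely, if $a(c)=c$, then $T\bar c=(a(c),c,c,\dots)=\bar c$.
\end{proof}

Both (L2) and (L3) are essential. With $Lf=f_1$, which satisfies (L1) and (L2) but in general not (L3), one gets $T^nf=(a^n(f_1),\dots,a(f_1),f_1,f_2,\dots)$ and the iterates of $a$ are back. With $Lf=h_0$ constant, which satisfies (L1) and (L3) but in general not (L2), the map $T$ always fixes $\overline{a(h_0)}$, whether or not $a$ has a fixed point.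

\section{A fixed-point-free map of the cube with constant near $1$}\label{sec:cube}

Let $H=[0,1]^{\mathbb N}$ with the metric $\|x-y\|_\infty$, and write $s(x)=\limsup_jx(j)$. From $x(j)\le y(j)+\|x-y\|_\infty$ and the same inequality with $x$ and $y$ exchanged we get
\begin{equation}\label{eq:limsup}
|s(x)-s(y)|\le\|x-y\|_\infty .
\end{equation}

How can a Lipschitz self-map of $H$ avoid fixed points? Start from the shift $x\mapsto(1,x(1),x(2),\dots)$. It forces a fixed point to be constantly $1$. To forbid this, subtract the upper limit: let
\[
F_0(x)=\bigl(1,\max\{0,x(1)-s(x)\},\max\{0,x(2)-s(x)\},\dots\bigr).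
\]
The sequence $F_0(x)$ always has upper limit $0$, so a fixed point $x$ has $s(x)=0$; but then $x(1)=1$ and $x(j+1)=x(j)$ for all $j$, so $s(x)=1$, a contradiction. Thus $F_0$ has no fixed point. However, it has approximate ones: for $\eta>0$ and $x(j)=\max\{0,1-\eta(j-1)\}$ we have $s(x)=0$ and $\|F_0(x)-x\|_\infty\le\eta$, because the value $1$ can leak away by $\eta$ at each step. To stop the leak we amplify by $2$ and truncate at $1$, so that, when $s(x)$ is small, a value near $1$ is restored to exactly $1$ at every step.

\begin{lemma}\label{lem:F}
Define $F:H\to H$ by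
\[
F(x)(1)=1,\qquad F(x)(j+1)=\min\bigl\{1,\,2\max\{0,x(j)-s(x)\}\bigr\}\quad(j\ge1).
\]
Then $F$ is $4$-Lipschitz and $\|F(x)-x\|_\infty\ge\frac14$ for all $x\in H$.
\end{lemma}

\begin{proof}
By \eqref{eq:limsup}, $|(x(j)-s(x))-(y(j)-s(y))|\le2\|x-y\|_\infty$. Since $u\mapsto\min\{1,2\max\{0,u\}\}$ is $2$-Lipschitz, $F$ is $4$-Lipschitz.

Suppose that $\varepsilon:=\|F(x)-x\|_\infty<\frac14$ for some $x$, and write $s=s(x)$.

\emph{The upper limit of $x$ is small.} The function $\varphi(u)=\min\{1,2\max\{0,u-s\}\}$ is continuous and nondecreasing, so it commutes with the upper limit of a bounded sequence. Hence $s(F(x))=\limsup_j\varphi(x(j))=\varphi(s)=0$, and \eqref{eq:limsup} gives $s\le s(F(x))+\varepsilon=\varepsilon$.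

\emph{The upper limit of $x$ is large.} First, $x(1)\ge F(x)(1)-\varepsilon=1-\varepsilon$. If $x(j)\ge1-\varepsilon$, then $2(x(j)-s)\ge2(1-2\varepsilon)\ge1$, so $F(x)(j+1)=1$ and therefore $x(j+1)\ge1-\varepsilon$. By induction $x(j)\ge1-\varepsilon$ for all $j$, so $s\ge1-\varepsilon$.

Together, $1-\varepsilon\le s\le\varepsilon$, which is impossible for $\varepsilon<\frac14$.
\end{proof}

The constant $4$ is far from $1$, but $H$ is convex, and moving only a small part of the way from $x$ to $F(x)$ lowers the constant while leaving the set of fixed points empty.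

\begin{lemma}\label{lem:a}
Let $k>1$ and $t=\min\{1,(k-1)/3\}$. The map $a(x)=(1-t)x+tF(x)$ sends $H$ to $H$, is $k$-Lipschitz, and satisfies $\|a(x)-x\|_\infty\ge t/4$ for all $x\in H$.
\end{lemma}

\begin{proof}
Since $0<t\le1$, $a(x)$ is a convex combination of points of $[0,1]^{\mathbb N}$. The Lipschitz constant is at most $(1-t)+4t=1+3t\le k$, and $\|a(x)-x\|_\infty=t\|F(x)-x\|_\infty\ge t/4$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
By Lemma~\ref{lem:product}, $M=[0,1]^{\mathbb N\times\mathbb N}$ is bounded and hyperconvex. On $M=H^{\mathbb N}$ define the coordinatewise upper limit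
\[
(Lf)(j)=\limsup_{n\to\infty}f_n(j),\qquad j\ge1 .
\]
Applying \eqref{eq:limsup} to the sequences $(f_n(j))_n$ and $(g_n(j))_n$ for each $j$ gives (L1). Property (L2) holds because constant sequences converge to their value, and (L3) because an upper limit is not changed by prepending a term.

Let $a$ be the map of Lemma~\ref{lem:a} and $T$ the map of Proposition~\ref{prop:transfer}. Then $T$ is $k$-uniformly Lipschitzian. By \eqref{eq:liminf} and Lemma~\ref{lem:a},
\[
\liminf_{n\to\infty}d(f,T^nf)\ge\|Lf-a(Lf)\|_\infty\ge t/4>0
\]
for every $f\in M$. A fixed point would have $d(f,T^nf)=0$ for all $n$, so there is none.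
\end{proof}

\section{Limits with values in a hyperconvex space}\label{sec:limits}

To prove Theorem~\ref{thm:C} we need, for an arbitrary bounded hyperconvex $H$, a map $L:H^{\mathbb N}\to H$ with (L1)--(L3). The difficulty is that upper limits make no sense in a general $H$. The idea is to define $L$ on constant sequences, where (L2) leaves no choice, and to extend it.

What must the extension respect? If $L$ satisfies (L1) and (L3), then $L$ takes the same value on $f$ and on each of its shifts $(f_{i+m})_{i\ge1}$, so for all $m,n,p\ge0$
\[
d(Lf,Lg)\le\sup_{i\ge1}d(f_{i+m+p},g_{i+n+p}).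
\]
Letting $p\to\infty$ and taking the infimum over $m,n$, we see that $d(Lf,Lg)\le D(f,g)$, where
\[
D(f,g)=\inf_{m,n\ge0}\ \limsup_{i\to\infty}d(f_{i+m},g_{i+n}).
\]
So $L$ must be $1$-Lipschitz for $D$. Lemma~\ref{lem:L} shows that this can be arranged, by means of the following theorem of Aronszajn and Panitchpakdi \cite{AP}: \emph{hyperconvex spaces are injective.} That is, if $H$ is hyperconvex, $(Q,d_Q)$ is a metric space and $Y\subset Q$ is nonempty, then every $1$-Lipschitz map $\varphi:Y\to H$ extends to a $1$-Lipschitz map $Q\to H$.

For the reader's convenience, here is the argument. By Zorn's lemma there is a maximal $1$-Lipschitz extension $\psi:Y'\to H$ of $\varphi$ with $Y\subset Y'\subset Q$. If there were $q\in Q\setminus Y'$, then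
\[
d(\psi(y),\psi(y'))\le d_Q(y,y')\le d_Q(q,y)+d_Q(q,y')\qquad(y,y'\in Y'),
\]
so the balls $B(\psi(y),d_Q(q,y))$, $y\in Y'$, would have a common point in $H$. Taking it as the value at $q$ would give a larger extension.

\begin{lemma}\label{lem:L}
Let $(H,d)$ be nonempty, bounded and hyperconvex. Then there is a map $L:H^{\mathbb N}\to H$ with \textup{(L1)}--\textup{(L3)}.
\end{lemma}

\begin{proof}
We first check that $D$ is a pseudometric on $M=H^{\mathbb N}$. It is finite because $H$ is bounded, it is symmetric, and $D(f,f)=0$ (take $m=n=0$). For the triangle inequality let $f,g,h\in M$ and $m,n,m',n'\ge0$. Then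
\[
\limsup_id(f_{i+m+m'},h_{i+n+n'})\le\limsup_id(f_{i+m+m'},g_{i+n+m'})+\limsup_id(g_{i+m'+n},h_{i+n'+n}).
\]
Shifting $i$ does not change an upper limit, so the right side equals $\limsup_id(f_{i+m},g_{i+n})+\limsup_id(g_{i+m'},h_{i+n'})$. The left side is at least $D(f,h)$. Taking infima over $(m,n)$ and $(m',n')$ gives $D(f,h)\le D(f,g)+D(g,h)$.

Moreover:
\begin{itemize}
\item $D(f,g)\le d_\infty(f,g)$, by taking $m=n=0$;
\item $D(\bar h,\bar h')=d(h,h')$ for $h,h'\in H$;
\item $D\bigl((h,f_1,f_2,\dots),f\bigr)=0$, by taking $m=1$, $n=0$.
\end{itemize}

Let $Q$ be the metric space obtained from $(M,D)$ by identifying points at distance $0$, and $\pi:M\to Q$ the quotient map. By the second item, $h\mapsto\pi(\bar h)$ is an isometric embedding of $H$ into $Q$. Its inverse, defined on the image, is $1$-Lipschitz, so by injectivity of $H$ it extends to a $1$-Lipschitz map $\lambda:Q\to H$. Put $L=\lambda\circ\pi$. Then (L1) follows from the first item, (L2) holds by construction, and (L3) follows from the third item, since $\pi(h,f_1,f_2,\dots)=\pi(f)$.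
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:C}]
The space $\ell_\infty(\mathbb N,H)=H^{\mathbb N}$ is bounded and hyperconvex by Lemma~\ref{lem:product}. With $L$ from Lemma~\ref{lem:L}, the map $T$ of Proposition~\ref{prop:transfer} is $k$-uniformly Lipschitzian. It has no fixed point because $a$ has none; in fact $\liminf_nd_\infty(f,T^nf)\ge d(Lf,a(Lf))>0$ for every $f$.
\end{proof}

Boundedness of $H$ makes the sup metric finite on all sequences. Hyperconvexity of $H$ is used twice: for the hyperconvexity of $H^{\mathbb N}$, and for the existence of $L$.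

\section{The case $k=1$}\label{sec:k1}

\begin{proof}[Proof of Theorem~\ref{thm:B}]
For $k>1$, Theorem~\ref{thm:A} provides a space without the property. Let $k=1$, let $M$ be nonempty, bounded and hyperconvex, and let $T:M\to M$ be nonexpansive. The plan is to take a minimal invariant admissible set and to show, using centers, that it would contain a smaller one unless it is a point.

\emph{A minimal set.} The space $M$ itself is admissible and $T$-invariant. Consider a nonempty chain of $T$-invariant admissible sets, and write each member as an intersection of closed balls. Any two balls that occur, in the representations of members $A\subset A'$ say, both contain the nonempty set $A$, so the distance of their centers is at most the sum of their radii. By hyperconvexity all these balls have a common point. Hence the intersection of the chain is admissible, and it is clearly $T$-invariant. By Zorn's lemma there is a minimal admissible set $K$ with $T(K)\subset K$.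

\emph{$K$ is the hull of its image.} Since $K$ is an intersection of balls, each of which contains $TK$, we have $\operatorname{ad}(TK)\subset K$. Then $T(\operatorname{ad}(TK))\subset TK\subset\operatorname{ad}(TK)$, so $K=\operatorname{ad}(TK)$ by minimality.

\emph{Centers.} Let $\delta=\operatorname{diam}K$, suppose $\delta>0$, and put
\[
C=K\cap\bigcap_{x\in K}B(x,\delta/2).
\]
Lemma~\ref{lem:center} with $S=K=\operatorname{ad}(K)$ and $\rho=\delta/2$ shows that $C\ne\emptyset$, so $C$ is admissible. It is also $T$-invariant. Indeed, let $z\in C$. For $x\in K$ we have $d(Tz,Tx)\le d(z,x)\le\delta/2$, so $TK\subset B(Tz,\delta/2)$ and hence $K=\operatorname{ad}(TK)\subset B(Tz,\delta/2)$. As $Tz\in K$, this says $Tz\in C$. By minimality $C=K$. But any $u,v\in C$ satisfy $v\in K$ and hence $d(u,v)\le\delta/2$, so $\delta=\operatorname{diam}C\le\delta/2<\delta$, a contradiction.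

So $\delta=0$, and the only point of $K$ is fixed by $T$.
\end{proof}

\section{Group actions and the bound $\sqrt2$}\label{sec:groups}

\begin{proof}[Proof of Theorem~\ref{thm:D}]
For $x\in M$ put $R(x)=\sup_{g\in G}d(x,gx)$, which is finite since $M$ is bounded. We improve $x$ by passing to a center of its orbit $O=Gx$.

For $g,h\in G$ we have $d(gx,hx)\le k\,d(x,g^{-1}hx)\le k\,R(x)$, so $\operatorname{diam}O\le k\,R(x)$. Lemma~\ref{lem:center} with $S=O$ and $\rho=kR(x)/2$ gives a point
\[
z\in\operatorname{ad}(O)\quad\text{with}\quad d(z,gx)\le\tfrac k2R(x)\ \text{ for all }g\in G.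
\]
Taking for $g$ the identity gives $d(x,z)\le\frac k2R(x)$. To estimate $R(z)$, note that for $g,h\in G$
\begin{equation}\label{eq:inverse}
d(hz,gx)\le k\,d(z,h^{-1}gx)\le\tfrac{k^2}2R(x).
\end{equation}
So the ball $B(hz,\frac{k^2}2R(x))$ contains $O$, hence also $\operatorname{ad}(O)$, and in particular $z$. As $h$ was arbitrary, $R(z)\le\frac{k^2}2R(x)$.

Let $q=k^2/2<1$. Starting from any $x_0$ and iterating, we obtain points $x_n$ with
\[
R(x_n)\le q^nR(x_0),\qquad d(x_n,x_{n+1})\le\tfrac k2\,q^nR(x_0).
\]
The sequence $(x_n)$ is Cauchy, and by Lemma~\ref{lem:complete} it has a limit $x^*$. For every $g\in G$,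
\[
d(x^*,gx^*)\le d(x^*,x_n)+R(x_n)+k\,d(x_n,x^*)\longrightarrow0,
\]
so $gx^*=x^*$. The last assertion of the theorem is the case of $G=\mathbb Z$ acting by the powers of $T$.
\end{proof}

\begin{remark}
It is instructive to see where this proof stops for a $k$-uniformly Lipschitzian map $T$ with orbit $O=\{T^nx:n\ge0\}$. The diameter of $O$ causes no trouble: for $m\ge n\ge1$ we have $d(T^nx,T^mx)\le k\,d(x,T^{m-n}x)$. But \eqref{eq:inverse} becomes $d(T^hz,T^gx)\le k\,d(z,T^{g-h}x)$, which is available only for $g\ge h$. So the ball around $T^hz$ is known to contain only the tail of the orbit from time $h$ on, while $z$ was chosen in the hull of the whole orbit, and we cannot conclude that $z$ is close to $T^hz$.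

The maps $T$ of Proposition~\ref{prop:transfer} even satisfy an inverse bound on their images. Indeed, \eqref{eq:max} gives $d_\infty(f,g)\le d_\infty(T^nf,T^ng)\le k\,d_\infty(f,g)$, so $T$ is injective and the inverse of $T^n$ on its image is nonexpansive. What is missing is surjectivity. If $f=Tg$, then $Lf=Lg$ by (L3), so $f_1=a(Lf)$. By (L3) again, $Lf$ does not depend on $f_1$. So the condition $f_1=a(Lf)$ can be violated by changing $f_1$ alone, provided that $H$ has more than one point, as is the case in Theorem~\ref{thm:A}. So Theorems~\ref{thm:A} and~\ref{thm:D} do not conflict.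
\end{remark}

\begin{thebibliography}{9}
\bibitem{AP} N.~Aronszajn and P.~Panitchpakdi, Pacific J. Math. \textbf{6} (1956).
\bibitem{source} ``1 Introduction'', \url{https://link.springer.com/article/10.1007/s11784-021-00881-1} (doi:10.1007/s11784-021-00881-1).
\end{thebibliography}

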